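# The Laplace law maximizes $E[\phi_\mu(X)]$ among log-concave laws

## Three laws, three numbers

Let $X$ be exponential with density $e^{-x}$ on $(0,\infty)$. Fix $x>0$ and look for the best exponential moment of $X-x$, that is, the smallest value of
$$E[e^{c(X-x)}]=\frac{e^{-cx}}{1-c},\qquad c<1 .$$
The logarithm $-cx-\log(1-c)$ has derivative $-x+\frac1{1-c}$, which vanishes at $1-c=1/x$. The function is convex, so this is the minimum, and its value is $\phi(x)=x\,e^{1-x}$. It equals $1$ at the mean $x=1$ and decays on both sides. Now evaluate this function at the random point $X$ itself and average: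
$$E[\phi(X)]=e\int_0^\infty x\,e^{-2x}\,dx=\frac e4\approx0.680 .$$

Do the same for a standard Gaussian. Here $E[e^{c(X-x)}]=e^{c^2/2-cx}$ is smallest at $c=x$, so $\phi(x)=e^{-x^2/2}$, and
$$E[\phi(X)]=\frac1{\sqrt{2\pi}}\int_{-\infty}^\infty e^{-x^2}\,dx=\frac1{\sqrt2}\approx0.707 .$$

The third law is the Laplace law $L$, with density $\frac12e^{-|x|}$. For $|c|<1$ we have $E_L e^{cX}=1/(1-c^2)$; for other $c$ it is infinite. Fix $N>0$. The function $-cN-\log(1-c^2)$ is convex on $(-1,1)$ and its derivative vanishes when $N=\frac{2c}{1-c^2}$. The root in $(0,1)$ is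
$$r=r(N)=\frac{N}{1+\sqrt{1+N^2}},\qquad\text{equivalently}\qquad N=\frac{2r}{1-r^2},$$
and both relations are increasing. Write $\sigma=\sqrt{1+N^2}$. Then $rN=\frac{\sigma^2-1}{1+\sigma}=\sigma-1$ and $1-r^2=\frac{2r}N=\frac2{1+\sigma}$. By symmetry,
$$\phi_L(\pm N)=\frac{e^{-rN}}{1-r^2}=\tfrac12(1+\sigma)e^{1-\sigma},\qquad \sigma=\sqrt{1+N^2}.\tag{1}$$
The average is $b_L=\int_0^\infty e^{-x}\phi_L(x)\,dx$. Substitute $W=x+\sqrt{1+x^2}$, so that $\sqrt{1+x^2}=\frac12(W+W^{-1})$, $x=\frac12(W-W^{-1})$ and $dx=\frac12(1+W^{-2})\,dW$. The exponentials combine to $e^{1-W}$, and $\frac14(W+2+W^{-1})\cdot\frac12(1+W^{-2})$ expands to give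
$$b_L=\tfrac18\int_1^\infty\Big(W+2+\tfrac2W+\tfrac2{W^2}+\tfrac1{W^3}\Big)e^{1-W}\,dW .$$
Let $\gamma=\int_1^\infty W^{-1}e^{1-W}dW$. Integration by parts gives $\int_1^\infty W^{-2}e^{1-W}dW=1-\gamma$ and then $\int_1^\infty W^{-3}e^{1-W}dW=\frac12-\frac12(1-\gamma)=\frac\gamma2$. The five terms are $2$, $2$, $2\gamma$, $2-2\gamma$ and $\frac\gamma2$, so
$$b_L=\frac34+\frac\gamma{16}=\frac34+\frac e{16}\int_1^\infty\frac{e^{-t}}t\,dt\approx0.7873 .\tag{2}$$

So far the Laplace law has the largest number. Does it beat every log-concave law?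

## Log-concave laws and the functional $b_\mu$

**Definition.** A non-degenerate law $\mu$ on $\mathbb R$ (not a point mass) is log-concave if it has a density $f$ such that $\log f$ is concave as a function with values in $[-\infty,\infty)$.

Such an $f$ is positive and continuous on an open interval $I$, which is the support of $\mu$ up to endpoints. The exponential, Gaussian, Laplace and uniform laws are examples.

**Definition.** For a law $\mu$ of a random variable $X$,
$$\phi_\mu(x)=\min_{c\in\mathbb R}E[e^{c(X-x)}],\qquad b_\mu=E[\phi_\mu(X)] .$$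

For $x\in I$ the minimum is attained: both $P(X>x+h)$ and $P(X<x-h)$ are positive for some $h>0$, so the expectation tends to $\infty$ as $|c|\to\infty$, and it is lower semicontinuous in $c$ by Fatou's lemma. Taking $c=0$ gives $\phi_\mu\le1$. For $c\ge0$ we have $E[e^{c(X-x)}]\ge P(X\ge x)$, and similarly for $c\le0$, so
$$\phi_\mu(x)\ge\min\big(P(X\ge x),P(X\le x)\big)>0\qquad(x\in I).$$
Finally, $-\log\phi_\mu(x)=\sup_c\{cx-\log E e^{cX}\}$ is a supremum of affine functions of $x$ (over those $c$ with $Ee^{cX}<\infty$), hence convex and lower semicontinuous. This is the Cramér transform $\Lambda_\mu^*$. In particular $\phi_\mu$ is measurable.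

If $a\ne0$, then $E[e^{c(aX+t-(ax+t))}]=E[e^{ca(X-x)}]$, so the law of $aX+t$ has at the point $ax+t$ the same value of $\phi$ as $\mu$ has at $x$. Hence $b_\mu$ is invariant under affine maps, and we identify laws that differ by one. The constant $b_\mu$ lies in $(0,1)$. In some sense it measures a rate of decay: the higher $b_\mu$, the slower the decay. The question, posed at https://mathoverflow.net/questions/387490/log-concave-probability-measure-with-slowest-decay?answertab=scoredesc, is which log-concave law maximizes $b_\mu$, and whether it is the Laplace law.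

**Theorem B.** For every non-degenerate log-concave $\mu$ we have $b_\mu\le b_L$, with equality if and only if $\mu$ is an affine image of $L$.

So the supremum is attained, its value is (2), and the maximizers are exactly the affine images of the Laplace law.

## One quantile at a time fails; two symmetric quantiles work

Let $F$ be the distribution function of $\mu$ and $q=F^{-1}:(0,1)\to I$. If $U$ is uniform on $(0,1)$, then $q(U)$ has law $\mu$, so $b_\mu=\int_0^1\phi_\mu(q(w))\,dw$. Since $q_L(1-u)=-q_L(u)=\log\frac1{2u}$ for $u<\frac12$, the first thing to try is a comparison level by level: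
$$\phi_\mu(q(w))\overset{?}\le\phi_L(q_L(w))\qquad\text{for each }w .$$
This is false. The function $\phi_\mu$ equals $1$ at the mean of $\mu$, because $c\mapsto E[e^{c(X-EX)}]\ge1$ by Jensen's inequality. For a skewed law the mean need not be the median, and $\phi_L(q_L(w))<1$ for $w\ne\frac12$.

The exponential law shows this in numbers. Its mean is $1=q(1-u)$ with $u=1/e$. There $\phi=1$, while $N=\log\frac1{2u}=1-\log2\approx0.307$ and $\phi_L(N)\approx0.977$. But look at the mirror level: $q(u)=-\log(1-\frac1e)\approx0.459$, and $\phi(q(u))=q(u)e^{1-q(u)}\approx0.788$. The sum $1.788$ is well below $2\phi_L(N)\approx1.954$. What skewness gains on one side it loses, with interest, on the other. This suggests comparing the levels $u$ and $1-u$ together.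

**Theorem A (quantile-pair inequality).** For every non-degenerate log-concave $\mu$ and every $u\in(0,\frac12)$,
$$\phi_\mu(q(u))+\phi_\mu(q(1-u))\le2\,\phi_L\!\left(\log\tfrac1{2u}\right).\tag{3}$$
If equality holds for one $u$, then $\mu$ is an affine image of $L$. Conversely, affine images of $L$ give equality for all $u$.

**Corollary C.** Let $\Psi:(0,1]\to\mathbb R$ be nondecreasing and concave, and let $\omega:(0,\frac12)\to[0,\infty)$ be bounded and measurable. Then $E[\omega(d(X))\Psi(\phi_\mu(X))]$, where $d=\min(F,1-F)$, is maximized among log-concave laws by the Laplace law. If $\Psi$ is strictly increasing, $\omega>0$, and the Laplace value is finite, then only affine images of $L$ are maximizers. Taking $\Psi=\log$, $\omega=1$: Laplace laws are the unique minimizers of $E[\Lambda_\mu^*(X)]$, where $\Lambda^*_\mu=-\log\phi_\mu$.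

**Theorem A implies Theorem B.** Integrate (3) over $u$:
$$b_\mu=\int_0^{1/2}\big[\phi_\mu(q(u))+\phi_\mu(q(1-u))\big]du\le\int_0^{1/2}2\phi_L(\log\tfrac1{2u})\,du=b_L .$$
If $b_\mu=b_L$, then (3) is an equality for almost every $u$, hence for some $u$, and $\mu$ is an affine image of $L$. Conversely $b$ is affine invariant.

**Theorem A implies Corollary C.** Since $d(q(w))=\min(w,1-w)$, the quantity in question is $\int_0^{1/2}\omega(u)\big[\Psi(\phi_\mu(q(u)))+\Psi(\phi_\mu(q(1-u)))\big]du$. All values of $\phi_\mu$ here lie in $(0,1]$. Concavity, then monotonicity together with (3), give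
$$\tfrac12\big[\Psi(\phi_\mu(q(u)))+\Psi(\phi_\mu(q(1-u)))\big]\le\Psi\Big(\tfrac12\big[\phi_\mu(q(u))+\phi_\mu(q(1-u))\big]\Big)\le\Psi\big(\phi_L(\log\tfrac1{2u})\big).$$
Integrate against $2\omega(u)\,du$; the integrands are bounded above by $2\sup\omega\cdot\max(\Psi(1),0)$, so all integrals make sense in $[-\infty,\infty)$. If the Laplace value is finite and attained by $\mu$, with $\omega>0$, then both inequalities are equalities for a.e. $u$. When $\Psi$ is strictly increasing, the second equality forces equality in (3), so $\mu$ is an affine image of $L$. For $\Psi=\log$, $\omega=1$ the Laplace value is finite: by (1), $-\log\phi_L(x)=\sigma-1-\log\frac{1+\sigma}2$ with $\sigma=\sqrt{1+x^2}$, which lies between $0$ and $|x|$.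

It remains to prove Theorem A.

## The density as a function of the level

**Definition.** For $w\in(0,1)$ let $J(w)=f(q(w))>0$.

Examples: the uniform law on $[0,1]$ has $J=1$; the exponential law has $J(w)=1-w$; the Laplace law has $J(w)=\min(w,1-w)$. Since $q'=1/J$, the function $J$ determines $q$ up to an additive constant, so it determines $\mu$ up to translation. Distances between quantiles are integrals: $q(w_2)-q(w_1)=\int_{w_1}^{w_2}\frac{dv}{J(v)}$.

**Step 1: $J$ is concave.** This converts log-concavity into something that can be compared with straight lines. As $\log f$ is concave on $I$, $f$ is locally Lipschitz there; as $q\in C^1$, $J$ is locally Lipschitz. Outside a countable set of levels, $\log f$ is differentiable at $q(w)$ and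
$$J'(w)=f'(q(w))\,q'(w)=\frac{f'(q(w))}{f(q(w))}=(\log f)'(q(w)),$$
which is nonincreasing in $w$. A locally Lipschitz function is the integral of its derivative, so $J$ is concave. Being positive, it has limits $J(0+),J(1-)\ge0$.

**Step 2: normalization.** Fix $u\in(0,\frac12)$ for the rest of the proof, and put
$$x_1=q(u)<x_2=q(1-u),\quad N=\log\tfrac1{2u}>0,\quad r=r(N),\quad B=\frac{J(u)}u,\quad A=\frac{J(1-u)}u .$$
Scaling $X$ by $a>0$ divides $J$ by $a$. Replacing $X$ by $-X$ replaces $J(w)$ by $J(1-w)$, so it swaps $A$ and $B$. Neither changes the left side of (3). So we may assume $A+B=2$ and $A\ge B$, that is,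
$$A=1+\alpha,\qquad B=1-\alpha,\qquad0\le\alpha<1 .$$

**Step 3: chords through the endpoints.** The aim is to trap $J$ by the lines $Bw$ and $A(1-w)$. Since $J$ is concave and $J(0+)\ge0$, the ratio $\frac{J(w)}w=\frac{J(w)-J(0+)}w+\frac{J(0+)}w$ is nonincreasing. In the same way $\frac{J(w)}{1-w}$ is nondecreasing. These ratios equal $B$ at $w=u$ and $A$ at $w=1-u$, respectively. Hence
$$\begin{aligned}J(w)&\ge Bw\ \ (w\le u),&\qquad J(w)&\le Bw\ \ (w\ge u),\\ J(w)&\ge A(1-w)\ \ (w\ge1-u),&\qquad J(w)&\le A(1-w)\ \ (w\le1-u).\end{aligned}\tag{4}$$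
In particular $uA=J(1-u)\le B(1-u)$, so $2u=u(A+B)\le B=1-\alpha$, that is,
$$N\ge-\log(1-\alpha).\tag{5}$$
The reflected exponential law, with $J(w)=w$ before scaling, has equality in (5) for every $u$: there $B:A=u:(1-u)$, so after normalization $1-\alpha=2u$.

**Step 4: the comparison law.** The inequalities (4) point to the law whose $J$ is exactly $\min(Bw,A(1-w))$. It is the asymmetric Laplace law with density
$$g(x)=\tfrac{AB}2e^{Bx}\ (x<0),\qquad g(x)=\tfrac{AB}2e^{-Ax}\ (x>0).$$
Its mass is $\frac{AB}2(\frac1B+\frac1A)=\frac{A+B}2=1$. For $x\le0$ the distribution function is $\frac A2e^{Bx}$, so the density is $B$ times the level; for $x\ge0$ the upper tail is $\frac B2e^{-Ax}$, so the density is $A$ times one minus the level. Thus $J_g(w)=\min(Bw,A(1-w))$, with peak at $w^*=\frac A2=\frac{1+\alpha}2$. Clearly $w^*>u$, and $1-w^*=\frac{1-\alpha}2\ge u$ by (5). So $w^*\in[u,1-u]$. Solving $\frac A2e^{Bx}=u$ and $\frac B2e^{-Ax}=u$ gives the quantiles of $g$ at $u$ and $1-u$: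
$$x_1^g=-\frac{N+\log(1+\alpha)}{1-\alpha}\le0,\qquad x_2^g=\frac{N+\log(1-\alpha)}{1+\alpha}\ge0 .\tag{6}$$
Its moment generating function is
$$M_g(c)=\tfrac{AB}2\Big(\tfrac1{B+c}+\tfrac1{A-c}\Big)=\frac{AB}{(A-c)(B+c)},\qquad-B<c<A .$$
Put $\Delta=x_2^g-x_1^g>0$.

**Step 5: two tilts.** The numbers $\phi_\mu(x_2)$ and $\phi_\mu(x_1)$ are minima, so any choice of exponents bounds them. For $0<c_2<A$ and $0<\kappa<B$ let
$$S_f=E_f\big[e^{c_2(X-x_2)}+e^{-\kappa(X-x_1)}\big],\qquad S_g=e^{-c_2x_2^g}M_g(c_2)+e^{\kappa x_1^g}M_g(-\kappa),$$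
where $S_g$ is the same expression for $g$ and its own quantiles. Then
$$\phi_\mu(x_1)+\phi_\mu(x_2)\le S_f .\tag{7}$$
The plan: find tilts $(c_2,\kappa)$ with $S_f\le S_g$ and $S_g\le2\phi_L(N)$.

## Comparing $S_f$ with $S_g$ level by level

Write $S_f=\int_0^1h_f(w)\,dw$ with $h_f(w)=e^{c_2(q(w)-x_2)}+e^{-\kappa(q(w)-x_1)}$, and define $h_g$ in the same way. Let $\varepsilon=e^{-c_2\Delta}\in(0,1)$.

**Lemma 1.** Let $0<\kappa\le c_2<A$ and $\kappa<B$. Then $x_2-x_1\ge\Delta$ and $h_f\le h_g$ on $[u,1)$. For $w<u$, put $D(w)=x_1-q(w)$. Then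
$$h_f(w)\le T(BD(w)),\qquad T(z)=e^{\beta z}+\varepsilon e^{-\theta z},\quad\beta=\frac\kappa B<1,\ \theta=\frac{c_2}B,\tag{8}$$
with equality when $f=g$.

**Middle, $u\le w\le1-u$.** Here (4) says $J\le J_g$. So $x_2-q(w)=\int_w^{1-u}\frac{dv}{J}$ and $q(w)-x_1=\int_u^w\frac{dv}J$ are at least the corresponding quantities for $g$, and both terms of $h_f$ are at most those of $h_g$. Taking $w=u$ gives $x_2-x_1\ge\Delta$.

**Right tail, $w>1-u$.** Let $D=q(w)-x_2=\int_{1-u}^w\frac{dv}J$. By (4), $J(v)\ge A(1-v)=J_g(v)$ here, so $D\le D_g$. Since $q(w)-x_1=D+(x_2-x_1)$,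
$$h_f(w)=e^{c_2D}+e^{-\kappa(x_2-x_1)}e^{-\kappa D}\le\tau(D),\qquad\tau(D)=e^{c_2D}+e^{-\kappa\Delta}e^{-\kappa D},$$
with equality for $g$. For $D\ge0$ we have $\tau'(D)\ge c_2-\kappa e^{-\kappa\Delta}>0$, so $\tau(D)\le\tau(D_g)=h_g(w)$.

**Left tail, $w<u$.** Now $q(w)-x_1=-D$ and $q(w)-x_2=-D-(x_2-x_1)$, so $h_f(w)=e^{\kappa D}+e^{-c_2(x_2-x_1)}e^{-c_2D}\le e^{\kappa D}+\varepsilon e^{-c_2D}=T(BD)$, with equality for $g$. $\square$

On the left tail (4) again gives $J\ge J_g$ and hence $D\le D_g$. If $T$ is increasing we finish as on the right. Its slope at zero is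
$$T'(0)=\beta-\varepsilon\theta=\frac{\kappa-\varepsilon c_2}B ,$$
and its sign is what the rest of the proof has to deal with.

## The balanced case $A=B$, and rigidity

Suppose $\alpha=0$, so $A=B=1$ and $g$ is $L$ itself, with $x_2^g=-x_1^g=N$. This covers all symmetric laws. Take $c_2=\kappa=r$, the tilt that is optimal for $L$ at $N$. Then
$$S_g=2\,\frac{e^{-rN}}{1-r^2}=2\phi_L(N).$$
Moreover $T'(0)=r(1-\varepsilon)>0$ and $T$ is convex, so $T$ is strictly increasing on $[0,\infty)$. Hence $h_f\le h_g$ on all of $(0,1)$, so $S_f\le S_g$, and (7) gives (3).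

**Equality when $\alpha=0$.** Suppose (3) is an equality. Then $S_f=S_g$, so $h_f=h_g$ almost everywhere, and everywhere by continuity. In the middle, both terms of $h_f$ are at most those of $h_g$, so they agree; thus $\int_u^w\frac{dv}J=\int_u^w\frac{dv}{J_g}$ for all $w\in[u,1-u]$, and differentiating, $J=J_g$ there. On the right tail $h_f\le\tau(D)\le\tau(D_g)=h_g$ with $\tau$ strictly increasing, so $D=D_g$. On the left tail $h_f\le T(D)\le T(D_g)=h_g$ with $T$ strictly increasing, so $D=D_g$. Differentiating, $J=J_g$ on both tails. Therefore $J(w)=\min(w,1-w)$ on $(0,1)$, and after the scaling $\mu$ is a translate of $L$.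

What remains is to prove (3) with strict inequality whenever $\alpha>0$.

## The left tail when $T$ is not monotone

When $A>B$, tilts adapted to the two rates, such as $\kappa=rB$ and $c_2=rA$, give $T'(0)$ the sign of $B-\varepsilon A$. If $\varepsilon$ is close to $1$ this is negative. Then $T$ first decreases, making $D$ smaller can make $T(BD)$ larger, and the level-by-level comparison breaks down. But (4) says more than $D\le D_g$: the defect $D_g-D$ grows as we move outward. So the loss at small $D$, where $T$ decreases, is paid for by a gain further out, where $T$ increases. The next lemma balances the two.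

**Lemma 2.** Let $0<\kappa\le c_2<A$, $\kappa<B$, and assume
$$\frac\kappa{B-\kappa}\ge\varepsilon\,\frac{c_2}{B+c_2}.\tag{9}$$
Then $S_f\le S_g$.

Condition (9) is weaker than $T'(0)\ge0$: if $\kappa\ge\varepsilon c_2$, then $\frac\kappa{B-\kappa}>\frac\kappa B\ge\frac{\varepsilon c_2}B>\frac{\varepsilon c_2}{B+c_2}$.

**Step 1: an exponential variable.** By Lemma 1 it suffices to show $\int_0^uT(BD(w))\,dw\le\int_0^uT(BD_g(w))\,dw$. Substitute $w=ue^{-y}$, $y>0$, and put $\delta(y)=B\,D(ue^{-y})=B\int_{ue^{-y}}^u\frac{dv}{J(v)}$. Then $\delta(0)=0$, and by (4)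
$$\delta'(y)=\frac{Bw}{J(w)}\in(0,1].$$
For $g$ we have $J_g(w)=Bw$ on $(0,u)$, so $\delta_g(y)=y$. With $Y$ a standard exponential variable, the two integrals are $u\,E\,T(\delta(Y))$ and $u\,E\,T(Y)$. We must show $E\,T(\delta(Y))\le E\,T(Y)$.

**Step 2: the difference as one integral.** For a random variable $Z\ge0$ with $P(Z>z)\le e^{-z}$, Fubini's theorem gives $E\,T(Z)=T(0)+\int_0^\infty T'(z)P(Z>z)\,dz$; it applies because $|T'(z)|e^{-z}\le(\beta e^{\beta z}+\varepsilon\theta)e^{-z}$ is integrable, as $\beta<1$. Both $Y$ and $\delta(Y)\le Y$ qualify. Moreover $P(\delta(Y)>z)=e^{-\delta^{-1}(z)}$ for $z<\sup\delta$, and it is $0$ otherwise. Hence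
$$E\,T(Y)-E\,T(\delta(Y))=\int_0^\infty T'(z)\,e^{-z}\lambda(z)\,dz,$$
where $\lambda(z)=1-e^{z-\delta^{-1}(z)}$ for $z<\sup\delta$ and $\lambda(z)=1$ otherwise.

**Step 3: one sign change against a monotone weight.** Since $(\delta^{-1})'\ge1$, the function $\delta^{-1}(z)-z$ is nondecreasing and nonnegative, so $\lambda$ is nondecreasing with values in $[0,1]$. This is the precise form of "the defect grows outward". As $T$ is convex and $T'\to\infty$, there is $z_0\ge0$ with $T'<0$ on $[0,z_0)$ and $T'\ge0$ on $[z_0,\infty)$. So $T'(z)\big(\lambda(z)-\lambda(z_0)\big)\ge0$ for all $z$, and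
$$\int_0^\infty T'e^{-z}\lambda\,dz\ge\lambda(z_0)\int_0^\infty T'(z)e^{-z}dz=\lambda(z_0)\Big(\frac\beta{1-\beta}-\frac{\varepsilon\theta}{1+\theta}\Big)\ge0 .$$
The last step is (9), because $\frac\beta{1-\beta}=\frac\kappa{B-\kappa}$ and $\frac\theta{1+\theta}=\frac{c_2}{B+c_2}$. $\square$

## Tilts proportional to the rates: $c_2=rA$, $\kappa=rB$

These satisfy $0<\kappa\le c_2<A$ and $\kappa<B$.

**Lemma 3.** For $c_2=rA$ and $\kappa=rB$ we have $S_g\le2\phi_L(N)$, with strict inequality if $\alpha>0$.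

**Proof.** By (6), $e^{-rAx_2^g}=e^{-rN}(1-\alpha)^{-r}$ and $e^{rBx_1^g}=e^{-rN}(1+\alpha)^{-r}$. Let $\rho=\frac{1-r}{1+r}$. Since $B+rA=(1+r)-\alpha(1-r)=(1+r)(1-\rho\alpha)$ and $A+rB=(1+r)(1+\rho\alpha)$,
$$M_g(rA)=\frac B{(1-r)(B+rA)}=\frac{1-\alpha}{(1-r^2)(1-\rho\alpha)},\qquad M_g(-rB)=\frac A{(1-r)(A+rB)}=\frac{1+\alpha}{(1-r^2)(1+\rho\alpha)} .$$
So, by (1),
$$S_g=\phi_L(N)\,[\chi(\alpha)+\chi(-\alpha)],\qquad\chi(a)=\frac{(1+a)^{1-r}}{1+\rho a}.$$
We claim that $\chi$ is strictly concave on $(-1,1)$. With $h=1+a\in(0,2)$ we have $1+\rho a=\frac{2r+(1-r)h}{1+r}$, so $\chi=(1+r)\frac{h^{1-r}}{2r+(1-r)h}$. In the derivative the bracket $2r+(1-r)h-h=r(2-h)$ appears: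
$$\chi'=(1+r)(1-r)\,r\,\frac{h^{-r}(2-h)}{(2r+(1-r)h)^2} .$$
On $(0,2)$ this is a positive constant times the product of the positive strictly decreasing functions $h^{-r}$, $2-h$ and $(2r+(1-r)h)^{-2}$. So $\chi'$ is strictly decreasing, and $\chi(\alpha)+\chi(-\alpha)\le2\chi(0)=2$, strictly if $\alpha\ne0$. $\square$

Now test (9). Let $s=\frac BA=\frac{1-\alpha}{1+\alpha}$. The left side of (9) is $\frac r{1-r}$ and the right side is $\varepsilon\frac{rA}{B+rA}=\frac{\varepsilon r}{s+r}$. So (9) becomes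
$$(1-r)\,\varepsilon\le s+r,\qquad\varepsilon=e^{-rA\Delta}.\tag{10}$$

**Case (i): $s+2r\ge1$.** Then (10) holds, because $(1-r)\varepsilon\le1-r\le s+r$.

**Case (ii): $\alpha\ge\frac13$.** Then (10) holds as well, by the following estimates. First bound $\varepsilon$. By (6), then (5),
$$A\Delta=N+\log(1-\alpha)+\tfrac1s\big(N+\log(1+\alpha)\big)\ge\tfrac1s\log\tfrac{1+\alpha}{1-\alpha}=\tfrac1s\log\tfrac1s .$$
So $(1-r)\varepsilon\le\ell(r,s):=(1-r)\exp\!\big(-\tfrac rs\log\tfrac1s\big)$. For $s\in(0,1)$ this is decreasing in $r$, and it is increasing in $s$ because $\frac1s\log\frac1s$ decreases. Next, (5) gives $r\ge r_0(\alpha):=r(-\log(1-\alpha))$, where $r_0$ increases and $s=s(\alpha)$ decreases in $\alpha$. Hence for $\alpha\in[\alpha_1,\alpha_2]$,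
$$(1-r)\varepsilon\le\ell\big(r_0(\alpha_1),s(\alpha_1)\big),\qquad s+r\ge s(\alpha_2)+r_0(\alpha_1).$$
Three intervals suffice; on the last one we use only $s+r\ge r_0(\frac35)$.

* $[\frac13,\frac25]$: $r_0(\frac13)=r(\log\frac32)\ge0.1950$ and $s(\frac13)=\frac12$, so $\ell\le0.805\cdot2^{-0.39}<0.616$, while $s+r\ge\frac37+0.195>0.623$.
* $[\frac25,\frac35]$: $r_0(\frac25)=r(\log\frac53)\ge0.2406$ and $s(\frac25)=\frac37$, so the exponent is $0.2406\cdot\frac73\log\frac73>0.4755$ and $\ell\le0.7594\,e^{-0.4755}<0.474$, while $s+r\ge\frac14+0.2406>0.490$.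
* $[\frac35,1)$: $r_0(\frac35)=r(\log\frac52)\ge0.388$ and $s(\frac35)=\frac14$, so the exponent is $0.388\cdot4\log4>2.15$ and $\ell\le0.612\,e^{-2.15}<0.08$, while $s+r\ge0.388$.

In cases (i) and (ii), (7) and Lemmas 2 and 3 give (3), strictly if $\alpha>0$.

**Where (10) fails.** Take $\alpha=0.1$ and $2u=0.89$; this respects (5), and it is realized, for instance, by $g$ itself. Then $N\approx0.1165$, $r\approx0.0581$, $s\approx0.8182$, $A\Delta\approx0.2701$ and $\varepsilon\approx0.9844$. So $(1-r)\varepsilon\approx0.927$, while $s+r\approx0.876$. Lemma 2 does not apply to these tilts, and we need others.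

## Small skewness: equal tilts $c_2=\kappa=c$

From now on $\alpha<\frac13$ and $s+2r<1$.

**Step 1: the size of the parameters.** Since $2r<1-s=\frac{2\alpha}{1+\alpha}$, we have $\alpha>0$ and $r<\frac\alpha{1+\alpha}<\alpha$. As $N=\frac{2r}{1-r^2}$ increases with $r$,
$$N<\frac{2\alpha/(1+\alpha)}{1-\alpha^2/(1+\alpha)^2}=\frac{2\alpha(1+\alpha)}{1+2\alpha}.$$
The right side increases with $\alpha$ (the numerator of the derivative of $\frac{\alpha(1+\alpha)}{1+2\alpha}$ is $1+2\alpha+2\alpha^2>0$) and equals $\frac8{15}$ at $\alpha=\frac13$. Together with (5),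
$$0<r<\frac\alpha{1+\alpha}<\alpha,\qquad\alpha<-\log(1-\alpha)\le N<\frac8{15}.\tag{11}$$

**Step 2: choosing the tilt.** Equal tilts are attractive because (9) is then automatic: $\frac c{B-c}\ge\frac c{B+c}\ge\varepsilon\frac c{B+c}$. It remains to choose $c$ so that $S_g<2\phi_L(N)$. Writing $-cx_2^g=-c\frac{x_1^g+x_2^g}2-\frac c2\Delta$ and $cx_1^g=c\frac{x_1^g+x_2^g}2-\frac c2\Delta$, both terms of $S_g$ carry the factor $e^{-c\Delta/2}$. Since $\phi_L(N)=\frac{e^{-rN}}{1-r^2}$, we choose $c$ so that $\frac c2\Delta=rN$. To make this explicit, let $p=1-\alpha^2=AB$ and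
$$\eta=\tfrac12\big[(1+\alpha)\log(1+\alpha)+(1-\alpha)\log(1-\alpha)\big]=\sum_{k\ge1}\frac{\alpha^{2k}}{2k(2k-1)},$$
$$\zeta=\tfrac12\big[(1+\alpha)\log(1+\alpha)-(1-\alpha)\log(1-\alpha)\big]=\alpha-\sum_{k\ge1}\frac{\alpha^{2k+1}}{2k(2k+1)} .$$
These are the even and odd parts of $(1+\alpha)\log(1+\alpha)=\alpha+\sum_{n\ge2}\frac{(-1)^n\alpha^n}{n(n-1)}$. Put $m=\alpha N+\zeta$. Multiplying (6) by $p=(1+\alpha)(1-\alpha)$ and adding or subtracting,
$$\tfrac p2(x_2^g-x_1^g)=N+\eta,\qquad\tfrac p2(x_1^g+x_2^g)=-m .$$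
So the choice is
$$c=p\nu,\qquad\nu=\frac{rN}{N+\eta},$$
and then $\frac c2\Delta=rN$ and $c\,\frac{x_1^g+x_2^g}2=-\nu m$. It is admissible: $0<c<pr=(1-\alpha)\,r(1+\alpha)<1-\alpha=B\le A$, because $r(1+\alpha)<\alpha<1$ by (11). So Lemma 2 gives $S_f\le S_g$.

**Step 3: the inequality to prove.** We compute $S_g$. Since $(A\mp c)(B\pm c)=p\pm2\alpha c-c^2$, dividing by $p$ gives
$$M_g(\pm c)=\frac1{P\pm Q},\qquad P=1-p\nu^2,\quad Q=2\alpha\nu,$$
and $P-Q>0$ because $(A+c)(B-c)>0$. Therefore
$$S_g=e^{-rN}\Big[\frac{e^{\nu m}}{P+Q}+\frac{e^{-\nu m}}{P-Q}\Big]=2e^{-rN}\,\frac{P\cosh\nu m-Q\sinh\nu m}{P^2-Q^2}.$$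
By (1), $S_g<2\phi_L(N)$ is equivalent to
$$(1-r^2)\,[P\cosh\nu m-Q\sinh\nu m]<P^2-Q^2 .\tag{12}$$

**Step 4: reduction to a polynomial inequality.** Let $R=(1+\eta/N)^2$ and $\xi=\nu^2$, so that $\xi=r^2/R$. For $0\le t\le1$,
$$\cosh t\le1+\frac{t^2}2+\frac{t^4}{24}\sum_{j\ge0}30^{-j}\le1+\frac{t^2}2+\frac{t^4}{20},$$
because each further term of the series is at most $\frac1{30}$ of the previous one. We use it at $t=\nu m$. Here $\nu\le r<\alpha<\frac13$. Also $0<\zeta<\alpha$, since the sum in $\zeta$ is at most $\frac{\alpha^3}{6(1-\alpha^2)}\le\frac\alpha{48}$. So $0<m<\alpha(1+N)<\frac13\cdot\frac{23}{15}<0.512$ and $0<\nu m<1$. With $\sinh t\ge t$, $Q>0$ and $0<P\le1$,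
$$P\cosh\nu m-Q\sinh\nu m\le(1-p\xi)+\tfrac{m^2}2\xi+\tfrac{m^4}{20}\xi^2-2\alpha m\xi=1-K\xi+\tfrac{m^4}{20}\xi^2,$$
where
$$K=p+2\alpha m-\tfrac{m^2}2=1+\alpha^2-\tfrac12(2\alpha-m)^2 .$$
Multiply by $1-r^2=1-R\xi>0$ and drop the term $-\frac{Rm^4}{20}\xi^3$: the left side of (12) is at most $1-(R+K)\xi+\big(RK+\frac{m^4}{20}\big)\xi^2$. The right side of (12) is $(1-p\xi)^2-4\alpha^2\xi=1-(2p+4\alpha^2)\xi+p^2\xi^2$. Note that $2p+4\alpha^2=2+2\alpha^2$. Subtracting and dividing by $\xi>0$, (12) follows from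
$$G:=R-1-\alpha^2-\tfrac12(2\alpha-m)^2>\xi\Big(RK+\tfrac{m^4}{20}-p^2\Big)=r^2\Big[K+\frac{m^4}{20R}-\frac{p^2}R\Big].\tag{13}$$

**Step 5: the right side of (13) is less than $0.55\,\alpha^2$.** We bound the three terms in the bracket.

* $K\le1+\alpha^2<1.112$.
* $m<0.512$ and $R\ge1$, so $\frac{m^4}{20R}<0.004$.
* $\eta\le\frac{\alpha^2}2+\frac{\alpha^4}{12(1-\alpha^2)}\le\frac{\alpha^2}2+\frac{\alpha^2}{96}\le0.52\,\alpha^2$, and $N>\alpha$, so $R\le(1+0.52\,\alpha)^2<1.38$. Since $p^2>(8/9)^2>0.79$, this gives $\frac{p^2}R>0.57$.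

So the bracket is less than $1.112+0.004-0.57<0.55$. As $r<\alpha$, the right side of (13) is less than $0.55\,\alpha^2$.

**Step 6: $G>0.75\,\alpha^2$.** First, $\eta\ge\frac{\alpha^2}2$ gives $R-1\ge\frac{2\eta}N\ge\frac{\alpha^2}N$. Next,
$$2\alpha-m=\alpha(1-N)+\sum_{k\ge1}\frac{\alpha^{2k+1}}{2k(2k+1)},$$
and the sum is at most $\frac\alpha{48}\le0.03\,\alpha$. Since $N<1$, we get $0<2\alpha-m\le\alpha(1.03-N)$, and
$$G\ge\alpha^2\Big[\frac1N-1-\tfrac12(1.03-N)^2\Big].$$
The bracket has derivative $-N^{-2}+1.03-N<0$ on $(0,\frac8{15}]$, since there $N^{-2}\ge(15/8)^2>3.5$. At $N=\frac8{15}$ it equals $0.875-\frac12(0.4966\ldots)^2>0.75$. By (11), $N<\frac8{15}$, so $G>0.75\,\alpha^2$.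

Since $0.75>0.55$, (13) holds, hence (12), hence $S_f\le S_g<2\phi_L(N)$. By (7), inequality (3) holds strictly. The bound $N<\frac8{15}$ matters in Step 6: the bracket there is negative at $N=1.03$, for example, so this argument does not replace the proportional tilts for large $N$.

## Completion of the proof of Theorem A

The cases are exhaustive. If $\alpha=0$, the balanced case gives (3), and equality forces $\mu$ to be an affine image of $L$. If $\alpha>0$, then either $s+2r\ge1$ or $\alpha\ge\frac13$, where the proportional tilts give strict inequality, or else $\alpha<\frac13$ and $s+2r<1$, where the equal tilts give strict inequality. So equality in (3) for a single $u$ forces $\alpha=0$, and then $\mu$ is an affine image of $L$.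

Conversely, for $L$ the two quantiles are $\mp\log\frac1{2u}$, and both terms on the left of (3) equal $\phi_L(\log\frac1{2u})$. An affine map carries the pair of quantiles at $u$ and $1-u$ to the corresponding pair, swapping them if it reverses orientation, and preserves the values of $\phi$. So every affine image of $L$ gives equality for all $u$. This proves Theorem A, and with it Theorem B and Corollary C: $\sup_\mu b_\mu$ is attained, it equals
$$\frac34+\frac e{16}\int_1^\infty\frac{e^{-t}}t\,dt\approx0.7873,$$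
and the set of maximizers is exactly the affine family of the Laplace law $\frac12e^{-|x|}$. $\blacksquare$
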